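\title{A regular realization of $\mathrm{SL}_2(\mathbb{F}_{16})$ over $\mathbb{Q}$}

\begin{abstract}
We prove that $\mathrm{SL}_2(\mathbb{F}_{16})$ is the Galois group of an extension of $\mathbb{Q}(T)$ in which $\mathbb{Q}$ is algebraically closed. The same proof gives $\mathrm{PSL}_2(\mathbb{F}_{\ell^f})$ for every prime $\ell\nmid 15$ with $\ell\not\equiv\pm1\pmod{15}$, where $f$ is the order of $\ell$ modulo $15$. The extension comes from the mod $\ell$ cohomology of a curve of genus $11$ over $\mathbb{Q}(r,s)$, a cyclic cover of degree $15$ of an elliptic curve whose deck transformations are defined over $\mathbb{Q}(r,s)$. We compute its geometric monodromy by comparison with a hypergeometric local system.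
\end{abstract}

\section{Introduction}\label{sec:intro}

A finite group $G$ \emph{occurs regularly over $\mathbb{Q}$} if there is a finite Galois extension $\mathcal{E}/\mathbb{Q}(T)$, with $T$ transcendental over $\mathbb{Q}$, such that $\operatorname{Gal}(\mathcal{E}/\mathbb{Q}(T))\cong G$ and $\mathbb{Q}$ is algebraically closed in $\mathcal{E}$. The last condition excludes the extensions $L(T)$ that come from a number field $L$. It says that the group does not shrink over $\overline{\mathbb{Q}}$: if $L=\mathcal{E}\cap\overline{\mathbb{Q}}$, then $\mathcal{E}\cap\overline{\mathbb{Q}}(T)=L(T)$, so $\operatorname{Gal}(\mathcal{E}\overline{\mathbb{Q}}/\overline{\mathbb{Q}}(T))=G$ exactly when $L=\mathbb{Q}$. Hence a regular realization keeps its group over $K(T)$ for every number field $K$, and Hilbert's irreducibility theorem then makes $G$ a Galois group over every such $K$. Over $\mathbb{C}(T)$ every finite group occurs, by Riemann's existence theorem. The difficulty is arithmetic: one needs a connected cover of the line that is defined over $\mathbb{Q}$ \emph{together with all its automorphisms}.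

The question answered here, which we take from \cite{MO}, is whether the simple group $\mathrm{SL}_2(\mathbb{F}_{16})$ of order $4080$ occurs regularly over $\mathbb{Q}$. As reported there, the table in \cite[\S 8.3.4]{Serre} lists it as the smallest simple group not known to occur regularly over $\mathbb{Q}$, and Bosman \cite{Bosman} showed in 2007 that it is a Galois group over $\mathbb{Q}$, remarking that a regular realization was still an open problem at that time.

\begin{theorem}\label{thm:A}
There is a Galois extension $\mathcal{E}/\mathbb{Q}(T)$ with group $\mathrm{SL}_2(\mathbb{F}_{16})$ in which $\mathbb{Q}$ is algebraically closed.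
\end{theorem}

\begin{theorem}\label{thm:B}
Let $\ell\nmid15$ be a prime with $\ell\not\equiv\pm1\pmod{15}$, and let $f\in\{2,4\}$ be the order of $\ell$ in $(\mathbb{Z}/15)^\times$. Then $\mathrm{PSL}_2(\mathbb{F}_{\ell^f})$ occurs regularly over $\mathbb{Q}$. Explicitly, $\mathrm{PSL}_2(\mathbb{F}_{\ell^4})$ occurs for every prime $\ell\neq3$ with $\ell\equiv\pm2\pmod5$, and $\mathrm{PSL}_2(\mathbb{F}_{\ell^2})$ occurs for every prime $\ell\equiv\pm4\pmod{15}$.
\end{theorem}

The subgroup of $(\mathbb{Z}/15)^\times$ generated by such an $\ell$ is $\{1,2,4,8\}$ for $\ell\equiv2,8$, it is $\{1,4,7,13\}$ for $\ell\equiv7,13$, and it is $\{1,4\}$ or $\{1,11\}$ for $\ell\equiv4$ or $11$. The classes $2,7,8,13$ are the units that are $\pm2$ modulo $5$, which gives the explicit form of the theorem. The list also shows that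
\begin{equation}\label{eq:residues}
f \text{ is even and } -1\notin\langle\ell\rangle\subset(\mathbb{Z}/15)^\times .
\end{equation}

We view $\mathrm{PSL}_2(F)$ as the subgroup of $\mathrm{PGL}_2(F)$ formed by the classes of matrices with square determinant. It is nonabelian and simple for $|F|\ge4$. In $\mathbb{F}_{16}$ every element is a square and $-1=1$, so $\mathrm{SL}_2(\mathbb{F}_{16})=\mathrm{PSL}_2(\mathbb{F}_{16})=\mathrm{PGL}_2(\mathbb{F}_{16})$, and Theorem~\ref{thm:A} is the case $\ell=2$ of Theorem~\ref{thm:B}. We prove both at once and mark the steps that are needed only for odd $\ell$.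

\subsection*{The idea}
Groups of $2\times2$ matrices arise from Galois actions on the cohomology of curves. For the elliptic curve $y^2=x^3+x+T$, the action on the $2$-torsion permutes the roots of the cubic. The cubic is irreducible over $\overline{\mathbb{Q}}(T)$, being linear in $T$, and its discriminant $-4-27T^2$ is not a square there, so the group is $S_3=\mathrm{SL}_2(\mathbb{F}_2)$ over $\mathbb{Q}(T)$ and over $\overline{\mathbb{Q}}(T)$. To replace $\mathbb{F}_2$ by $\mathbb{F}_{16}$, whose multiplicative group is cyclic of order $15$, take a curve $Y$ over a field $k$ with a cyclic group $C$ of $15$ automorphisms defined over $k$. The Galois group of $k$ commutes with $C$, so it acts linearly on each eigenspace of $C$ in $H^1(Y_{\overline{k}},\mathbb{F}_{16})$. We need three things: an eigenspace of dimension $2$; a purely transcendental field $k$ over $\mathbb{Q}$; and a geometric monodromy group that is projectively as large as possible.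

The first two demands pull against each other. A field $k$ without roots of unity forces the branch points of $Y\to Y/C$ to come in large Galois orbits, and each branch point raises the dimension of the eigenspace by one (Section~\ref{sec:covers}). Over $\mathbb{C}$ there is no such constraint. For the sphere with four branch points $0,\lambda,1,\infty$ and local monodromies $\mu,a,a^{-1},\mu^{-1}$, where $a$ has order $3$ and $\mu a$ has order $15$, the monodromy in $\lambda$ is generated by two explicit matrices (Section~\ref{sec:hyper}), and these generate all of $\mathrm{PSL}_2$ (Section~\ref{sec:group}). The branch points $0$ and $\infty$ are the ones that obstruct descent to $\mathbb{Q}$. Since their local monodromies are inverse to each other, we can cut out discs around them and glue the two boundary circles. The result is a torus with only two branch points, of order $3$, and the added handle carries no cohomology because $\mu\ne1$. The $5$-part of the cover is now unramified and comes from a rational point of order $5$ on an elliptic curve. Section~\ref{sec:curve} constructs this cover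 over $\mathbb{Q}(r,s)$, Section~\ref{sec:rep} sets up the representation, Section~\ref{sec:compare} makes the comparison between torus and sphere precise, and Section~\ref{sec:line} restricts from the plane to a line.

\section{Cyclic covers and rank-one local systems}\label{sec:covers}

In this section and the next, $F$ is any finite field, of characteristic $\ell$.

\subsection{Local systems}\label{ss:local}
A rank-one local system $L$ on a connected manifold $X$ is a locally constant sheaf of one-dimensional $F$-vector spaces. Transport along a loop multiplies the stalk by a scalar, the \emph{holonomy} of $L$ along the loop. This gives a character $\chi_L:\pi_1(X,x)\to F^\times$, which depends only on the homology class of the loop and determines $L$ up to isomorphism. We compose paths from right to left: $gg'$ runs through $g'$ first. Then $H^1(X,L)=Z^1/B^1$, where $Z^1$ is the space of cocycles $\xi:\pi_1(X,x)\to F$ with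
\[
\xi(gg')=\xi(g)+\chi_L(g)\,\xi(g'),
\]
and $B^1$ is spanned by $g\mapsto1-\chi_L(g)$. If $X$ is a compact surface with finitely many points removed, then $\sum_i(-1)^i\dim H^i(X,L)$ is the Euler characteristic of $X$.

An \emph{annulus} is a space homeomorphic to $S^1\times\mathbb{R}$, and its \emph{core} is the loop $S^1\times\{0\}$. The next lemma is the reason why a handle can be traded for two punctures.

\begin{lemma}\label{lem:excision}
Let $X=X'\cup X''$ with $X',X''$ open, and let $L$ be a rank-one local system on $X$. Suppose that $X''$ and $X'\cap X''$ are finite disjoint unions of annuli and that $L$ has holonomy different from $1$ along the core of each. Then restriction $H^1(X,L)\to H^1(X',L)$ is an isomorphism.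
\end{lemma}

\begin{proof}
On an annulus with core holonomy $\alpha$, the groups $H^0$ and $H^1$ are the kernel and cokernel of multiplication by $\alpha-1$ on $F$, so they vanish for $\alpha\neq1$. The Mayer--Vietoris sequence gives $H^1(X,L)\cong H^1(X',L)\oplus H^1(X'',L)=H^1(X',L)$.
\end{proof}

If $\pi:\mathcal{X}\to D$ is a locally trivial fibration and $L$ is a local system on $\mathcal{X}$, then $R^1\pi_*L$ is a local system on $D$ with fibers $H^1(\mathcal{X}_d,L)$. A fixed surface minus finitely many distinct points that move continuously with $d\in D$ is such a fibration, since the points can be pushed by compactly supported isotopies. Restriction maps between such families are morphisms of local systems, and they are isomorphisms as soon as they are so on each fiber. The \emph{projective monodromy} of a local system $\mathcal{H}$ of rank $2$ on $D$ is the homomorphism $\pi_1(D,d)\to\mathrm{PGL}(\mathcal{H}_d)$; it does not change when $\mathcal{H}$ is tensored with a rank-one local system. We also use the following standard fact.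
\begin{equation}\label{eq:remove}
\begin{array}{l}
\text{If $Z$ is a proper closed analytic subset of a connected complex manifold $X$,}\\
\text{then $X\setminus Z$ is connected and $\pi_1(X\setminus Z)\to\pi_1(X)$ is onto.}
\end{array}
\end{equation}

\subsection{Eigenspaces}
Let $Y$ be a compact connected Riemann surface and $C\neq1$ a cyclic group of automorphisms of $Y$, of order prime to $\ell$, such that $F$ contains a primitive $|C|$-th root of unity. Let $X=Y/C$ have genus $g$, let $S\subset X$ be the set of branch points, $n=|S|$, and let $p:Y^\circ\to X\setminus S$ be the unramified part. For $x\in S$ the stabilizer $I_x\subset C$ of a point above $x$ is the \emph{inertia group}; it depends only on $x$ because $C$ is abelian. For a character $\chi:C\to F^\times$ and an $F[C]$-module $H$ given by pullback, let $H_\chi=\{v:c^*v=\chi(c)v\text{ for all }c\in C\}$. Let $L_\chi\subset p_*F$ be the rank-one local system whose stalk at $x$ consists of the functions $\varsigma:p^{-1}(x)\to F$ with $\varsigma(cy)=\chi(c)\varsigma(y)$. If the lift of a loop that starts at $y$ ends at $cy$, transport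 sends $\varsigma$ to the function $\varsigma'$ with $\varsigma'(cy)=\varsigma(y)$, so the holonomy of $L_\chi$ is $\chi(c)^{-1}$. For a small loop around $x\in S$ the element $c$ generates $I_x$.

\begin{lemma}\label{lem:eigen}
If $\chi$ is injective, then restriction to $Y^\circ$ gives $H^1(Y,F)_\chi\cong H^1(X\setminus S,L_\chi)$, and this space has dimension $2g-2+n$.
\end{lemma}

\begin{proof}
Since $|C|$ is invertible in $F$, the sheaf $p_*F$ is the direct sum of the $L_\psi$ over all characters $\psi$, and $H^i(Y^\circ,F)_\chi=H^i(X\setminus S,L_\chi)$. In the sequence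
\[
\bigoplus_{y\in Y\setminus Y^\circ}H^1_{\{y\}}(Y,F)\to H^1(Y,F)\to H^1(Y^\circ,F)\to\bigoplus_{y\in Y\setminus Y^\circ}H^2_{\{y\}}(Y,F)
\]
the first term is $0$. In the last term each summand is $F$, canonically by the orientation, so $C$ acts by permuting the points $y$. On the summands above $x$ the group $I_x\neq1$ acts trivially, while $\chi$ is nontrivial on $I_x$. So $\chi$ does not occur in the last term, which proves the first claim. The group $C$ acts trivially on $H^0(Y^\circ,F)=F$ and on $H^2(Y^\circ,F)$, which is $0$ or $F$. Hence $H^0$ and $H^2$ of $L_\chi$ vanish, and $\dim H^1$ is minus the Euler characteristic $2-2g-n$.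
\end{proof}

\subsection{Cyclic cubic covers without cube roots of unity}
The cover $\theta^3=z$ is defined over $\mathbb{Q}$, but its automorphism $\theta\mapsto\omega\theta$, with $\omega=\frac{-1+\sqrt{-3}}2$, is not. The remedy is to take the cube root of a function that conjugation inverts, so that the inversion of $\theta$ compensates for the inversion of $\omega$.

\begin{lemma}\label{lem:descent}
Let $k$ be a field of characteristic $0$ with $\sqrt{-3}\notin k$, let $K=k(\sqrt{-3})$ and $\operatorname{Gal}(K/k)=\langle\sigma\rangle$. Let $X$ be a smooth projective geometrically connected curve over $k$, and let $u\in K(X)^\times$ satisfy $u^\sigma=u^{-1}$ and $\operatorname{div}u\notin3\operatorname{Div}(X_{\overline{k}})$.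
\begin{enumerate}
\item[(a)] There is a cyclic cubic extension $Z/k(X)$, with group $\langle c_3\rangle$, such that $Z\otimes_k\overline{k}$ is the field $\overline{k}(X)(u^{1/3})$. It is ramified exactly at the points where the order of $u$ is prime to $3$.
\item[(b)] If $\iota$ is a $k$-automorphism of $X$ with $\iota^2=1$ and $\iota^*u=u^{-1}$, then $\iota^*$ extends to an automorphism $\tilde\iota$ of $Z$ with $\tilde\iota^2=1$ and $\tilde\iota c_3\tilde\iota=c_3^{-1}$.
\end{enumerate}
\end{lemma}

\begin{proof}
The function $u$ is not a cube in $\overline{k}(X)$, so $\Theta=K(X)[\theta]/(\theta^3-u)$ is a field and stays one after extension of scalars to $\overline{k}$. Define automorphisms of $\Theta$ as follows: $c_3$ is the identity on $K(X)$ and sends $\theta$ to $\omega\theta$; $\tilde\sigma$ is $\sigma$ on $K(X)$ and sends $\theta$ to $\theta^{-1}$, which is allowed because $(\theta^{-1})^3=u^\sigma$. Then $\tilde\sigma^2=1$, and $\tilde\sigma c_3\theta=\tilde\sigma(\omega\theta)=\omega^{-1}\theta^{-1}=c_3\tilde\sigma\theta$, so $c_3$ and $\tilde\sigma$ commute. They generate a cyclic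 group of order $6=[\Theta:k(X)]$ that fixes $k(X)$. So $\Theta/k(X)$ is Galois with this group, and the fixed field $Z$ of $\tilde\sigma$ is cyclic cubic over $k(X)$ with group $\langle c_3\rangle$. Since $\tilde\sigma$ moves $\sqrt{-3}$, we have $Z\otimes_kK=\Theta$, hence $Z\otimes_k\overline{k}=\overline{k}(X)(u^{1/3})$. At a point with uniformizer $\varpi$ where $u$ has order $e$, the completed extension is obtained by adjoining a cube root of $\varpi^e$, so it is ramified exactly when $3\nmid e$.

For (b), let $\tilde\iota$ be $\iota^*$ on $K(X)$ and send $\theta$ to $\theta^{-1}$. Then $\tilde\iota^2=1$. The maps $\tilde\iota\tilde\sigma$ and $\tilde\sigma\tilde\iota$ both fix $\theta$ and agree on $K(X)$ because $\iota$ is defined over $k$, so $\tilde\iota$ preserves $Z$. Finally $\tilde\iota$ fixes $\omega$, so $\tilde\iota c_3\tilde\iota\theta=\tilde\iota(\omega^{-1}\theta^{-1})=\omega^{-1}\theta$.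
\end{proof}

\begin{example}\label{ex:cubic}
Take $k=\mathbb{Q}$, $X=\mathbb{P}^1$ with coordinate $z$, and $u=\frac{z-\sqrt{-3}}{z+\sqrt{-3}}$. Write $\theta=\frac{w-\sqrt{-3}}{w+\sqrt{-3}}$, that is, $w=\sqrt{-3}\,\frac{1+\theta}{1-\theta}$. Then $\tilde\sigma w=w$, $\Theta=K(w)$ and $Z=\mathbb{Q}(w)$. From $(w+\sqrt{-3})^3=(w^3-9w)+\sqrt{-3}\,(3w^2-3)$ we read off $z=\frac{w^3-9w}{3w^2-3}$. From $(w+\sqrt{-3})(1-\sqrt{-3})=(w+3)+\sqrt{-3}\,(1-w)$ and $\frac{1+\sqrt{-3}}{1-\sqrt{-3}}=\omega$ we read off $c_3w=\frac{w+3}{1-w}$. So $\mathbb{Q}(w)/\mathbb{Q}(z)$ is a regular realization of $\mathbb{Z}/3$. The automorphism has become rational, and the price is that the branch points $z=\pm\sqrt{-3}$ are conjugate over $\mathbb{Q}$.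
\end{example}

\begin{remark}\label{rem:count}
This price is unavoidable, and it dictates the shape of our construction (the remark is not used in the proofs). Let $k$ be a subfield of $\mathbb{C}$ in which $\mathbb{Q}$ is algebraically closed, and let $Y\to X=Y/C$ be defined over $k$, with $C$ acting by $k$-automorphisms. If $I_x$ has order $e$, it acts on the cotangent line at a point above $x$ through an injective character $\psi_x:I_x\to\overline{k}^\times$ that depends only on $x$. For $\gamma\in\operatorname{Gal}(\overline{k}/k)$ we have $I_{\gamma x}=I_x$ and $\psi_{\gamma x}=\gamma\circ\psi_x$. The primitive $e$-th roots of unity are conjugate over $k$, so $x$ has at least $|(\mathbb{Z}/e)^\times|$ conjugates: $2$, $4$, $8$ for $e=3$, $5$, $15$. Now let $|C|=15$. For $X=\mathbb{P}^1$ the inertia groups generate $C$, so $n\ge8$ or $n\ge2+4$, and the eigenspace of Lemma~\ref{lem:eigen} has dimension at least $4$. Dimension $2$ leaves $(g,n)=(1,2)$ or $(2,0)$. We use $(1,2)$. Then both inertia groups have order $3$, the two branch points are exchanged by the automorphisms that move $\sqrt{-3}$,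 and the quotient of $Y$ by the subgroup of order $3$ is an unramified cover of $X$ of degree $5$.
\end{remark}

\section{A hypergeometric local system}\label{sec:hyper}

We first study the case $(g,n)=(0,4)$ over $\mathbb{C}$, where monodromy can be computed by hand. Fix $\mu,a\in F^\times$ with
\[
\mu\ne1,\qquad a\neq1,\qquad\nu:=\mu a\ne1 .
\]
Let $\mathcal{S}=\mathbb{C}\setminus\{0,1\}$, let $X_\lambda=\mathbb{C}\setminus\{0,1,\lambda\}$, and let $\mathcal{T}=\{(\lambda,v):\lambda\in\mathcal{S},\ v\in X_\lambda\}$. With $K_\alpha$ the rank-one local system on $\mathbb{C}^\times$ with holonomy $\alpha$ along the counterclockwise unit circle, put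
\[
M=v^*K_\mu\otimes(v-\lambda)^*K_a\otimes(v-1)^*K_{a^{-1}}\ \text{ on }\mathcal{T},\qquad
\mathcal{H}=\bigl(H^1(X_\lambda,M)\bigr)_{\lambda\in\mathcal{S}} .
\]
On $X_\lambda$ the holonomy of $M$ along a loop is $\mu^ia^{j-j'}$, where $i,j,j'$ are the winding numbers around $0,\lambda,1$. Let $\Delta=\Delta(\mu,a)$ be the projective monodromy group of $\mathcal{H}$.

\begin{proposition}\label{prop:matrices}
The local system $\mathcal{H}$ has rank $2$, and in a suitable basis $\Delta$ is generated by the classes of
\[
A=\begin{pmatrix}1-\kappa&\kappa\\-\kappa&1+\kappa\end{pmatrix},\qquad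
B=\begin{pmatrix}1&0\\0&\nu\end{pmatrix},\qquad
\kappa=\frac{(1-\mu)(1-a)}{1-\nu}.
\]
\end{proposition}

\begin{proof}
Take the base point $\lambda_0=\frac12$. The group $\pi_1(\mathcal{S},\lambda_0)$ is generated by the counterclockwise circles $|\lambda|=\frac12$ and $|\lambda-1|=\frac12$. We find how each acts on $\pi_1(X_{\lambda_0},*)$, with $*=-3i$, and then on cocycles.

\emph{Generators.} Fix $0<\varepsilon<\frac14$. Let $g_0,g_\lambda,g_1$ be the free generators of $\pi_1(X_{\lambda_0},*)$ that follow the straight segment from $*$ toward $0$, $\frac12$, $1$, make a counterclockwise circle of radius less than $\varepsilon/2$, and return (Figure~\ref{fig:loops}). A counterclockwise loop from $*$ that surrounds $0$ and $\frac12$ but not $1$ goes up on the right of $\frac12$ and comes down on the left of $0$. Inserting a detour to $*$ and back between the two points splits it into $g_\lambda$ followed by $g_0$, so its class is $g_0g_\lambda$. For the same reason the loop around $\frac12$ and $1$ is $g_\lambda g_1$.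

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=2.4]
\draw[dashed] (0,0) circle (0.62);
\draw[dotted,thick] (1,0) circle (0.62);
\fill (0,0) circle (0.018); \fill (0.5,0) circle (0.018); \fill (1,0) circle (0.018);
\draw (0,0) circle (0.06); \draw (0.5,0) circle (0.06); \draw (1,0) circle (0.06);
\node at (0,0.17) {$0$}; \node at (0.5,0.19) {$\frac12$}; \node at (1,0.17) {$1$};
\fill (0,-1.5) circle (0.022); \node[below] at (0,-1.5) {$*$};
\draw (0,-1.5) -- (0,-0.06); \draw (0,-1.5) -- (0.481,-0.057); \draw (0,-1.5) -- (0.967,-0.05);
\node[left] at (0,-0.95) {$g_0$}; \node[right] at (0.25,-0.72) {$g_\lambda$}; \node[right] at (0.38,-0.98) {$g_1$};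
\end{tikzpicture}
\caption{Generators of $\pi_1(\mathbb{C}\setminus\{0,\frac12,1\},*)$ with base point $*=-3i$ (not to scale); each small circle is run counterclockwise. When $\lambda=\frac12$ turns once around $0$, the dashed disc undergoes a full twist and $g_1$ is untouched. When it turns once around $1$, the dotted disc is twisted and $g_0$ is untouched.}
\label{fig:loops}
\end{figure}

\emph{Transport.} Let $t\mapsto\lambda(t)$, $0\le t\le1$, be a loop at $\lambda_0$, and let $\Phi_t:X_{\lambda_0}\to X_{\lambda(t)}$ be homeomorphisms that depend continuously on $t$ and fix $*$, with $\Phi_0=\mathrm{id}$. They trivialize $\mathcal{T}$ along the loop. The pullback of $M$ to $[0,1]\times X_{\lambda_0}$ is constant in $t$, and at $*$ the resulting identification is transport along $t\mapsto(\lambda(t),*)$. So the monodromy of $\mathcal{H}$ sends the class of $\xi$ to that of $\xi\circ(\Phi_1)_*^{-1}$, multiplied by the holonomy of $M$ along this last loop. The scalar disappears in $\mathrm{PGL}$.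

\emph{The loop $|\lambda|=\frac12$.} Let $\psi:[0,\infty)\to[0,1]$ be continuous, equal to $1$ on $[0,\frac12+\frac\varepsilon2]$ and to $0$ on $[\frac12+\varepsilon,\infty)$. The maps $\Phi_t(v)=e^{2\pi it\psi(|v|)}v$ fix $0,1,*$ and carry $\frac12$ to $\frac12e^{2\pi it}$. The segment from $*$ to $1$ has distance $3/\sqrt{10}>\frac12+\varepsilon$ from $0$, so $\Phi_1$ fixes $g_1$. Let $p$ be the segment from $*$ to $v_0=-i(\frac12+\varepsilon)$, and let $\overline{\mathbb{D}}$ be the disc $|v|\le\frac12+\varepsilon$. The loop $g_0$ has the form $p^{-1}\gamma p$ with $\gamma$ a loop in $\overline{\mathbb{D}}\setminus\{0,\frac12\}$ based at $v_0$. So does $g_\lambda$ up to homotopy: the triangle with vertices $*$, $v_0$ and the point where $g_\lambda$ enters its small circle contains none of $0,\frac12,1$. Every such $\gamma$ is homotopic to $\varrho^{-1}\gamma'\varrho$, where $\varrho$ is the radial path from $v_0$ to the circle $|v|=\frac12+\frac\varepsilon2$ and $\gamma'$ stays inside that circle. There $\Phi_1$ is the identity, while $\Phi_1\circ\varrho$ winds once counterclockwise and is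 homotopic to $\varrho\,\partial$, with $\partial$ the boundary circle of $\overline{\mathbb{D}}$. So $\Phi_1$ sends $\gamma$ to $\partial^{-1}\gamma\partial$. Since $p^{-1}\partial p=g_0g_\lambda$, the automorphism $\beta=(\Phi_1)_*^{-1}$ is
\[
\beta:\quad g\mapsto(g_0g_\lambda)\,g\,(g_0g_\lambda)^{-1}\ \text{ for }g\in\{g_0,g_\lambda\},\qquad g_1\mapsto g_1 .
\]

\emph{The loop $|\lambda-1|=\frac12$.} Use $\Phi_t(v)=1+e^{2\pi it\psi(|v-1|)}(v-1)$, and let $p$ be the part of the segment from $*$ to $1$ outside the disc $|v-1|<\frac12+\varepsilon$, with endpoint $v_0$. The segment from $*$ to $0$ has distance $1$ from the point $1$, so $g_0$ is fixed. The triangle with vertices $*$, $v_0$ and the entry point of $g_\lambda$ lies in the triangle with vertices $*,\frac12,1$ and contains none of $0,\frac12,1$. The argument above then gives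
\[
\alpha:\quad g\mapsto(g_\lambda g_1)\,g\,(g_\lambda g_1)^{-1}\ \text{ for }g\in\{g_\lambda,g_1\},\qquad g_0\mapsto g_0 .
\]

\emph{Cocycles.} The group is free, so a cocycle $\xi$ is an arbitrary vector $(\xi_0,\xi_\lambda,\xi_1)=(\xi(g_0),\xi(g_\lambda),\xi(g_1))\in F^3$, and $B^1=Fe$ with $e=(1-\mu,\,1-a,\,1-a^{-1})\ne0$. Thus $V=F^3/Fe$ has dimension $2$, and $\Delta$ is generated by the classes of $\alpha^*\xi=\xi\circ\alpha$ and $\beta^*\xi=\xi\circ\beta$. From $\xi(g^{-1})=-\chi_M(g)^{-1}\xi(g)$ we get
\[
\xi(gg'g^{-1})=\chi_M(g)\,\xi(g')+\bigl(1-\chi_M(g')\bigr)\xi(g).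
\]
Put $m_\alpha(\xi)=\xi(g_\lambda g_1)=\xi_\lambda+a\xi_1$ and $m_\beta(\xi)=\xi(g_0g_\lambda)=\xi_0+\mu\xi_\lambda$. Since $\chi_M(g_\lambda g_1)=1$ and $\chi_M(g_0g_\lambda)=\nu$,
\begin{align*}
\alpha^*\xi&=\xi+m_\alpha(\xi)\,w,\qquad w=(0,\,1-a,\,1-a^{-1}),\\
\beta^*\xi&=\bigl(\nu\xi_0+(1-\mu)m_\beta(\xi),\ \nu\xi_\lambda+(1-a)m_\beta(\xi),\ \xi_1\bigr).
\end{align*}
The kernel of $m_\beta$ has the basis $e_1=(0,0,1)$, $e_2=(\nu,-a,0)$, and $m_\beta(e)=1-\nu\neq0$. So $e_1,e_2$ give a basis of $V$, with $\beta^*e_1=e_1$ and $\beta^*e_2=\nu e_2$. This is the matrix $B$. For $\alpha^*$, put $t_0=\frac{\mu(1-a)}{1-\nu}$. Then $\kappa\mu=t_0(1-\mu)$ and $1-a-\kappa=(1-a)\frac{\mu-\nu}{1-\nu}=t_0(1-a)$, so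
\[
w+\tfrac{\kappa}{a}(e_1+e_2)=\bigl(\kappa\mu,\ 1-a-\kappa,\ -a^{-1}(1-a-\kappa)\bigr)=t_0\,e .
\]
Hence $w=-\frac\kappa a(e_1+e_2)$ in $V$. As $m_\alpha(e_1)=a$ and $m_\alpha(e_2)=-a$, we get $\alpha^*e_1=e_1-\kappa(e_1+e_2)$ and $\alpha^*e_2=e_2+\kappa(e_1+e_2)$. This is the matrix $A$.
\end{proof}

We record what the matrices show. Since $\kappa\neq0$ and $(A-1)^2=0$, we have $A^i=1+i(A-1)$, so the class of $A$ has order $\ell$, and its only fixed point on $\mathbb{P}^1(F)$ is $[1:1]$. The class of $B$ has the order of $\nu$, and its fixed points are $[1:0]$ and $[0:1]$. Therefore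
\begin{equation}\label{eq:nofix}
\Delta\text{ has no fixed point on }\mathbb{P}^1(F).
\end{equation}
The matrix $A$ is a transvection because the holonomies at $\lambda$ and $1$ cancel.

\begin{example}\label{ex:F4}
The smallest case is $F=\mathbb{F}_4$ and $\mu=a=\omega$ of order $3$. By Lemma~\ref{lem:eigen}, $\mathcal{H}_\lambda$ is then an eigenspace in $H^1(Y_\lambda,\mathbb{F}_4)$ for the genus $2$ curve $Y_\lambda:\theta^3=v(v-\lambda)/(v-1)$. Here $\nu=\omega^2$ and $\kappa=(1+\omega)^2/(1+\omega^2)=1$, so $A=\begin{pmatrix}0&1\\1&0\end{pmatrix}$ and $B=\begin{pmatrix}1&0\\0&\omega^2\end{pmatrix}$. The matrix $A$ swaps the two fixed points of $B$, and $\Delta\cong S_3$ has order $6$, whereas $\mathrm{PGL}_2(\mathbb{F}_4)$ has order $60$. A two-dimensional eigenspace over a larger field does not by itself give large monodromy.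
\end{example}

\section{The monodromy group $\Delta$}\label{sec:group}

From now on $\ell\nmid15$ is a prime with $\ell\not\equiv\pm1\pmod{15}$, $f$ is its order modulo $15$, $F=\mathbb{F}_{\ell^f}$ is the field generated by the $15$th roots of unity over $\mathbb{F}_\ell$, and $G=\mathrm{PSL}_2(F)$. Either $\ell=2$ and $F=\mathbb{F}_{16}$, or $\ell\ge7$.

\begin{proposition}\label{prop:Delta}
If $a$ has order $3$ and $\nu=\mu a$ has order $15$, then $\Delta(\mu,a)=G$.
\end{proposition}

The hypotheses force the order of $\mu=\nu a^{-1}$ to be divisible by $5$, so $\mu\neq1$ and $\mu\ne a$.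

\begin{proof}[Proof for $\ell=2$]
The group $\langle B\rangle$ of order $15$ acts by $[x:y]\mapsto[x:\nu y]$. It fixes $[1:0]$ and $[0:1]$ and permutes the other $15$ points of $\mathbb{P}^1(\mathbb{F}_{16})$ transitively. The orbits of $\Delta$ are unions of these three orbits, so by \eqref{eq:nofix} either $\Delta$ is transitive or $\{[1:0],[0:1]\}$ is an orbit. In the second case $A$ swaps the two points, since it fixes neither, so its diagonal entry $1-\kappa$ vanishes. The equation $(1-\mu)(1-a)=1-\mu a$ reads $\mu+a=2\mu a=0$, that is, $\mu=a$. This is the degenerate case of Example~\ref{ex:F4}, and it is excluded here. So $\Delta$ is transitive on the $17$ points.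

Use the affine coordinate $x/y$, with $\infty=[1:0]$. The stabilizer $\Delta_\infty$ consists of maps $z\mapsto\alpha z+\beta$. It contains $B:z\mapsto\nu^{-1}z$, so every $\alpha\in F^\times$ occurs and $|\Delta_\infty|=15\,|\mathfrak{t}|$, where $\mathfrak{t}\subset F$ is the additive group of the $\beta$ such that $z\mapsto z+\beta$ lies in $\Delta$. Conjugation by $B$ shows that $\mathfrak{t}$ is stable under multiplication by $\nu$, hence by $F^\times$, so $\mathfrak{t}=0$ or $\mathfrak{t}=F$. The order $|\Delta|=17\cdot15\cdot|\mathfrak{t}|$ is even because $A$ has order $2$. So $|\mathfrak{t}|=16$ and $|\Delta|=17\cdot15\cdot16=4080=|\mathrm{PGL}_2(\mathbb{F}_{16})|$.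
\end{proof}

\begin{proof}[Proof for $\ell\ge7$]
We have $\det A=1$, and $\det B=\nu$ has odd order, hence is a square. So $\Delta\subset G$. By Dickson's list \cite[II.8.27]{Huppert}, every subgroup of $\mathrm{PSL}_2(\mathbb{F}_{\ell^f})$ is of one of the following types: (i) an elementary abelian $\ell$-group or a semidirect product of such a group with a cyclic group of order prime to $\ell$; (ii) a cyclic or dihedral group of order prime to $\ell$; (iii) $A_4$, $S_4$ or $A_5$; (iv) a group isomorphic to $\mathrm{PSL}_2(\mathbb{F}_{\ell^d})$ with $d\mid f$ or to $\mathrm{PGL}_2(\mathbb{F}_{\ell^d})$ with $2d\mid f$.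

The order of $\Delta$ is divisible by $\ell\ge7$, which excludes (ii) and (iii). In case (i), $\Delta$ would have a nontrivial normal $\ell$-subgroup. Such a subgroup is conjugate into the Sylow $\ell$-subgroup of upper unitriangular matrices, whose nontrivial elements fix only $[1:0]$. So it would have exactly one fixed point, and $\Delta$ would fix that point, contrary to \eqref{eq:nofix}. In case (iv), $\mathrm{PGL}_2(\mathbb{F}_q)$ with $q=\ell^d$ contains an element of order $15$. An element of $\mathrm{PGL}_2(\mathbb{F}_q)$ with equal eigenvalues has order $1$ or $\ell$. Otherwise its order is that of the ratio of the eigenvalues, which lies in $\mathbb{F}_q^\times$ or has the form $\zeta^{1-q}$ with $\zeta\in\mathbb{F}_{q^2}^\times$, so the order divides $q-1$ or $q+1$. Hence $\ell^d\equiv\pm1\pmod{15}$. By \eqref{eq:residues} the sign is $+$, so $f\mid d$. This rules out $2d\mid f$ and leaves $d=f$, so $|\Delta|=|G|$.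
\end{proof}

The last step is where $\ell\not\equiv-1\pmod{15}$ is used. For $\ell\equiv-1$ the field of $15$th roots of unity is $\mathbb{F}_{\ell^2}$, but $15$ divides $\ell+1$, and the argument no longer excludes $d=1$.

\section{A curve with an automorphism of order $15$ over $\mathbb{Q}(r,s)$}\label{sec:curve}

Remark~\ref{rem:count} tells us what to look for: an elliptic curve $E$ with a rational point $P$ of order $5$, the quotient $E'=E/\langle P\rangle$, and a cyclic cubic cover of $E'$ branched at two points conjugate over $\sqrt{-3}$. The branch points must be free to move, and the parameter space must be rational over $\mathbb{Q}$.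

\subsection{The point of order $5$}
Over $\mathbb{Q}(b)$ let
\[
E:\ y^2+(1-b)xy-by=x^3-bx^2,\qquad P=(0,0),
\]
with discriminant $b^5(b^2-11b-1)$. Negation is $(x,y)\mapsto(x,\,-y-(1-b)x+b)$. The tangent at $P$ is $y=0$, which meets $E$ again at $-2P=(b,0)$, so $2P=(b,b^2)$. Substituting $y=bx$ in the equation gives $x(x-b)^2=0$, so this line meets $E$ once at $P$ and twice at $2P$. Thus $P+2P+2P=O$ and $P$ has order $5$. Let $\varphi:E\to E'=E/\langle P\rangle$ be the quotient isogeny, defined over $\mathbb{Q}(b)$, and let $\iota=[-1]$ on $E'$. With $y'=2y+(1-b)x-b$, the equation of $E$ becomes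
\[
y'^2=q(b,x):=4x^3-4bx^2+\bigl((1-b)x-b\bigr)^2,
\]
and negation is $y'\mapsto-y'$.

\subsection{The parameter surface}
We place the branch points at $\pm Q$, exchanged by the conjugation $\sigma$ of $\sqrt{-3}$. Points $N_0$ of $E$ with $N_0^\sigma=-N_0$ have the form $(x,y')=(x_0,\sqrt{-3}\,\eta)$ with $x_0,\eta$ rational, so we need the surface
\[
W=\bigl\{(b,x_0,\eta):\ -3\eta^2=q(b,x_0),\ \ x_0(x_0+1)\ne0\bigr\}.
\]
The polynomial $q$ is cubic in $x$ but only quadratic in $b$, and this makes $W$ rational.

\begin{lemma}\label{lem:W}
The formulas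
\[
x_0=-(r^2+3s^2),\qquad b=\frac1{x_0+1}\Bigl(x_0+\frac{2x_0^2(1+r)}{x_0+1}\Bigr),\qquad\eta=\frac{2x_0^2\,s}{x_0+1}
\]
define an isomorphism over $\mathbb{Q}$ from the open subset $x_0(x_0+1)\neq0$ of the $(r,s)$-plane $\mathbb{A}^2$ onto $W$.
\end{lemma}

\begin{proof}
Since $((1-b)x-b)^2=((x+1)b-x)^2$ and $4bx^2=\frac{4x^2}{x+1}(x+1)b$, completing the square in $(x+1)b$ gives
\[
q(b,x)=\Bigl((x+1)b-x-\frac{2x^2}{x+1}\Bigr)^2+x^2+4x^3-\Bigl(x+\frac{2x^2}{x+1}\Bigr)^2,
\]
and the last three terms add up to $\frac{4x^3}{(x+1)^2}\bigl[(x+1)^2-(x+1)-x\bigr]=\frac{4x^5}{(x+1)^2}$. On the open set $x_0(x_0+1)\ne0$ of $\mathbb{A}^3$, the formulas for $b$ and $\eta$ define a change of coordinates $(b,x_0,\eta)\leftrightarrow(r,x_0,s)$, under which $(x_0+1)b-x_0-\frac{2x_0^2}{x_0+1}=\frac{2x_0^2r}{x_0+1}$. Multiplying the equation of $W$ by $\frac{(x_0+1)^2}{4x_0^4}$ turns it into $-3s^2=r^2+x_0$. So $W$ is the graph of $x_0=-(r^2+3s^2)$.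
\end{proof}

Let $k=\mathbb{Q}(r,s)=\mathbb{Q}(b,x_0,\eta)$, let $K=k(\sqrt{-3})$ and $\operatorname{Gal}(K/k)=\langle\sigma\rangle$. Since $\eta$ is algebraic over $\mathbb{Q}(b,x_0)$ and $k$ has transcendence degree $2$, the elements $b$ and $x_0$ are algebraically independent. Regard $E,E',\varphi$ over $k$ and put
\[
N_0=(x_0,\ y'=\sqrt{-3}\,\eta)\in E(K),\qquad N=\varphi(N_0)\in E'(K).
\]
Then $N_0^\sigma=-N_0$ and $N^\sigma=-N$. Torsion points of $E$ have coordinates algebraic over $\mathbb{Q}(b)$, and $x_0$ is not, so $N_0$ has infinite order. If $mN=O$ then $5mN_0=O$, so $N$ has infinite order too, and the four points $\pm N,\pm3N$ are distinct.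

\subsection{The cubic cover}
Recall that a divisor $\sum n_i(R_i)$ on $E'$ with $R_i\in E'(K)$ is the divisor of a function in $K(E')$ if and only if $\sum n_i=0$ and $\sum n_iR_i=O$ in the group law. A cubic cover branched at $\pm Q$ needs a function with divisor $(-Q)-(Q)+3D$, so $2Q$ must be three times the sum of $D$. This is why we take $Q=3N$ and $D=(N)-(-N)$. The divisor fixes the function only up to a constant, while Lemma~\ref{lem:descent} needs the exact identities $u^\sigma=u^{-1}=\iota^*u$. We obtain both by writing $u$ as a quotient in which the constant cancels.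

The divisor $(3N)+2(-3N)-3(-N)$ has degree $0$ and sum $3N-6N+3N=O$, so it is $\operatorname{div}u_0$ for some $u_0\in K(E')$. Put $u=u_0/\iota^*u_0$. Then $\iota^*u=u^{-1}$ and
\[
\operatorname{div}u=-(3N)+(-3N)+3(N)-3(-N).
\]
Both $u_0^\sigma$ and $\iota^*u_0$ have divisor $(-3N)+2(3N)-3(N)$, so $u_0^\sigma=\kappa_0\,\iota^*u_0$ with $\kappa_0\in K^\times$. As $\iota^*$ commutes with $\sigma$ and fixes $K$,
\[
u^\sigma=\frac{u_0^\sigma}{\iota^*(u_0^\sigma)}=\frac{\kappa_0\,\iota^*u_0}{\kappa_0\,u_0}=u^{-1}.
\]
Lemma~\ref{lem:descent} gives a cyclic cubic extension $Z/k(E')$ with group $C_3=\langle c_3\rangle$, ramified exactly over $\pm3N$, and an involution $\tilde\iota$ of $Z$.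

\begin{proposition}\label{prop:Y}
There are a smooth projective geometrically connected curve $Y$ over $k=\mathbb{Q}(r,s)$, a group $C=C_3\times C_5\cong\mathbb{Z}/15$ of $k$-automorphisms of $Y$, and a $k$-automorphism $j$ of $Y$, such that:
\begin{enumerate}
\item[(a)] $Y/C_3=E$, the group $C_5$ acts on $E$ as the translations by $\langle P\rangle$, and $Y/C=E'$;
\item[(b)] $Y\to E'$ is ramified exactly over $\pm3N$, with inertia group $C_3$;
\item[(c)] $j^2=1$ and $jcj^{-1}=c^{-1}$ for all $c\in C$.
\end{enumerate}
\end{proposition}

\begin{proof}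
The extension $k(E)/k(E')$ is cyclic of degree $5$, with group $C_5$ generated by the translation by the $k$-rational point $P$. The degrees $5$ and $3$ are coprime, so $k(E)\otimes_{k(E')}Z$ is a field, Galois over $k(E')$ with group $C_3\times C_5$. After extension of scalars to $\overline{k}$ both factors are still fields of degrees $5$ and $3$ over $\overline{k}(E')$, so the tensor product is still a field. Let $Y$ be the smooth projective curve with this function field. Then $Y$ is geometrically connected and (a) holds. An inertia group of $Y\to E'$ projects onto the inertia groups of the two subcovers. These are trivial for the isogeny $\varphi$, and for $Z$ they are $C_3$ over $\pm3N$ and trivial elsewhere. This is (b). Since $\varphi\circ[-1]=\iota\circ\varphi$, the involutions $[-1]^*$ of $k(E)$ and $\tilde\iota$ of $Z$ agree on $k(E')$ and define $j$. It inverts the translation by $P$ and it inverts $c_3$.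
\end{proof}

The involution $j$ is needed only for odd $\ell$. The cover $Y\to E$ is cubic and branched over the $10$ points of $\varphi^{-1}(\pm3N)$, so $2g_Y-2=20$ and $Y$ has genus $11$.

\section{The representation}\label{sec:rep}

Fix an embedding $\overline{\mathbb{Q}}\subset\mathbb{C}$ and an injective character $\chi:C\to F^\times$. It exists because $F$ contains the $15$th roots of unity, and $15$ is invertible in $F$ because $\ell\nmid15$.

\subsection{Spreading out}
The objects of Proposition~\ref{prop:Y} are given by finitely many equations with coefficients in $k$, so they extend over a nonempty open subset of $\mathbb{A}^2_{\mathbb{Q}}$. Each property below holds at the generic point, hence over a smaller nonempty open subset, which we may take to be principal. So there is a nonzero $h\in\mathbb{Q}[r,s]$ such that over $U=\{h\neq0\}$ the following hold.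
\begin{enumerate}
\item[(U1)] $x_0(x_0+1)$ and $b(b^2-11b-1)$ are invertible on $U$. Thus $U$ is an open subset of $W$, the curves $E,E'$ and the isogeny $\varphi$ extend to $U$ by pullback from the $b$-line, and $N_0$, $N=\varphi(N_0)$ extend to sections over $U\otimes\mathbb{Q}(\sqrt{-3})$. Moreover $3N\neq-3N$ in every fiber.
\item[(U2)] $Y$ extends to a smooth projective morphism $\pi:\mathcal{Y}\to U$ with geometrically connected fibers. The automorphisms in $C$ and $j$ extend, with their relations, and so do the maps $\mathcal{Y}\to E\to E'$, with $C$ acting on $E$ through the translations by $\langle P\rangle$.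
\item[(U3)] Away from $\pm3N$ the map $\mathcal{Y}\to E'$ is a $C$-torsor, that is, finite \'etale with $C$ simply transitive on geometric fibers, and $C_3$ fixes every point above $\pm3N$.
\end{enumerate}
For $w\in U(\mathbb{C})$ it follows that $\mathcal{Y}_w/C=E'_w$ and that the inertia groups above $\pm3N_w$ equal $C_3$: they contain $C_3$, and $C_5$ acts freely on $E_w$. Lemma~\ref{lem:eigen} with $(g,n)=(1,2)$ gives $\dim H^1(\mathcal{Y}_w(\mathbb{C}),F)_\chi=2$.

\subsection{The sheaf of eigenspaces}
We recall three standard facts of \'etale cohomology. By smooth proper base change, $R^i\pi_*\mathbb{F}_\ell$ is a locally constant constructible sheaf on $U$ whose stalks are the cohomology groups of the geometric fibers. Such a sheaf corresponds to a continuous representation of $\pi_1^{\mathrm{et}}(U,w)$ on the stalk at a geometric point $w$, and a continuous homomorphism from $\pi_1^{\mathrm{et}}(U,w)$ to a finite group $G$ corresponds to a $G$-torsor over $U$. Finally, by the comparison theorem, for $w\in U(\mathbb{C})$ the stalk is the singular cohomology of $\mathcal{Y}_w(\mathbb{C})$,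 and composition with $\pi_1(U(\mathbb{C}),w)\to\pi_1^{\mathrm{et}}(U,w)$ gives the topological monodromy of the family, respectively of the covering.

The group $C$ acts on $\mathcal{Y}$ over $U$, so it acts on the sheaf $R^1\pi_*\mathbb{F}_\ell\otimes F$, and the $\chi$-eigenspaces $V_\chi=H^1(\mathcal{Y}_w(\mathbb{C}),F)_\chi$ form a locally constant subsheaf of rank $2$ on the $\mathbb{Q}$-scheme $U$. This is the point at which the rationality of $C$ is used. We obtain
\[
\rho:\pi_1^{\mathrm{et}}(U,w)\to\mathrm{GL}(V_\chi)\cong\mathrm{GL}_2(F),\qquad\bar\rho:\pi_1^{\mathrm{et}}(U,w)\to\mathrm{PGL}_2(F).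
\]
Regularity requires the arithmetic image to be no larger than the geometric one. The next lemma bounds the first from above, and Proposition~\ref{prop:geom} bounds the second from below.

\begin{lemma}\label{lem:det}
The image of $\bar\rho$ is contained in $G=\mathrm{PSL}_2(F)$.
\end{lemma}

\begin{proof}
For $\ell=2$ we have $G=\mathrm{PGL}_2(F)$. Let $\ell$ be odd. The cup product
\[
\langle\ ,\ \rangle:H^1(\mathcal{Y}_w,F)\times H^1(\mathcal{Y}_w,F)\to H^2(\mathcal{Y}_w,F)=H^2(\mathcal{Y}_w,\mathbb{F}_\ell)\otimes F\cong F
\]
is perfect, skew-symmetric, invariant under automorphisms of $\mathcal{Y}_w$ and equivariant for $\pi_1^{\mathrm{et}}(U,w)$. This group acts on the target through a character $\epsilon$ with values in $\mathbb{F}_\ell^\times$ (the inverse of the mod $\ell$ cyclotomic character). Invariance under $C$ shows that $V_\chi$ is orthogonal to the $\psi$-eigenspace unless $\psi=\chi^{-1}$, so $V_\chi$ and $V_{\chi^{-1}}$ are in perfect duality. From $jc=c^{-1}j$ we get $c^*j^*=j^*(c^{-1})^*$, so $j^*$ maps $V_\chi$ isomorphically onto $V_{\chi^{-1}}$. Hence $[v,v']=\langle v,j^*v'\rangle$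 is a nondegenerate form on $V_\chi$, and
\[
[v',v]=\langle v',j^*v\rangle=\langle j^*v',v\rangle=-[v,v'] .
\]
As $\ell$ is odd, the form is alternating. Since $j$ is defined over $U$, we have $[\gamma v,\gamma v']=\epsilon(\gamma)[v,v']$ for $\gamma\in\pi_1^{\mathrm{et}}(U,w)$, and on a plane this means $\det\rho(\gamma)=\epsilon(\gamma)\in\mathbb{F}_\ell^\times$. Every element of $\mathbb{F}_\ell^\times$ is a square in $\mathbb{F}_{\ell^2}$, and $\mathbb{F}_{\ell^2}\subset F$ because $f$ is even by \eqref{eq:residues}.
\end{proof}

The last sentence is where $\ell\not\equiv1\pmod{15}$ is used: for $\ell\equiv1$ one has $F=\mathbb{F}_\ell$, and elements of $\mathbb{F}_\ell^\times$ need not be squares in $F$.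

\begin{proposition}\label{prop:geom}
The composite $\pi_1(U(\mathbb{C}),w)\to\pi_1^{\mathrm{et}}(U,w)\to G$ induced by $\bar\rho$ is surjective.
\end{proposition}

\section{From the torus to the sphere}\label{sec:compare}

To prove Proposition~\ref{prop:geom} it suffices to find enough monodromy on a part of $U(\mathbb{C})$. We freeze the elliptic curve and let the two branch points move in a thin annulus of $E'$.

\subsection{The subfamily}
Let $b_0$ be the value of $b$ at some point of $U(\mathbb{C})$, and write $E,E'$ for the complex tori $E_{b_0}(\mathbb{C})$, $E'_{b_0}(\mathbb{C})$. The map $(b_0,x_0,\eta)\mapsto N_0=(x_0,\sqrt{-3}\,\eta)$ identifies the curve $b=b_0$ in $U(\mathbb{C})$ with a nonempty Zariski open subset $E\setminus\Sigma$, where $\Sigma$ is finite. Write $E=\mathbb{C}/\Lambda$ and $E'=\mathbb{C}/\Lambda'$ with $\Lambda\subset\Lambda'$ of index $5$ and $\varphi$ induced by the identity. By the elementary divisor theorem there is a basis $e_1,e_2$ of $\Lambda'$ such that $5e_1,e_2$ is a basis of $\Lambda$. After rescaling and a choice of sign,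
\[
\Lambda=5\mathbb{Z}+\mathbb{Z}\tau,\qquad\Lambda'=\mathbb{Z}+\mathbb{Z}\tau,\qquad\operatorname{Im}\tau>0,
\]
and the class of $1$ in $E$ generates $\ker\varphi=\langle P\rangle$. Let $n$ and $z$ be the coordinates on $E$ and $E'$, so that the branch points for $N_0=n$ are $z=\pm3n$. Fix $0<\delta_1<\delta_2<\frac12\operatorname{Im}\tau$ and define annuli (Figure~\ref{fig:torus})
\begin{gather*}
\widetilde D=\{|\operatorname{Im}n|<\delta_1/3\}/5\mathbb{Z}\subset E,\qquad
\Omega=\{|\operatorname{Im}z|<\delta_2\}/\mathbb{Z}\subset E',\\
\Omega'=\{\delta_1<\operatorname{Im}z<\operatorname{Im}\tau-\delta_1\}/\mathbb{Z}\subset E' .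
\end{gather*}
Let $D=\widetilde D\setminus\Sigma\subset U(\mathbb{C})$, which is connected. For $n\in D$ the points $\pm3n$ lie in $\{|\operatorname{Im}z|<\delta_1\}/\mathbb{Z}$, hence in $\Omega$ and outside $\Omega'$, and they are distinct by (U1). On $\mathcal{X}=\{(n,z)\in D\times E':z\neq\pm3n\}$ the torsor of (U3) defines the rank-one local system $L=L_\chi$, and by Lemma~\ref{lem:eigen} the local system $n\mapsto H^1(\mathcal{Y}_n,F)_\chi$ on $D$ is isomorphic to $n\mapsto H^1(\mathcal{X}_n,L)$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.1]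
\fill[gray!20] (0.1,0.5) -- (4.1,0.5) -- (4.3,1.5) -- (0.3,1.5) -- cycle;
\fill[gray!20] (-0.1,-0.5) -- (3.9,-0.5) -- (3.7,-1.5) -- (-0.3,-1.5) -- cycle;
\draw (-0.3,-1.5) -- (3.7,-1.5) -- (4.3,1.5) -- (0.3,1.5) -- cycle;
\draw[dashed] (0.2,1) -- (4.2,1); \draw[dashed] (-0.2,-1) -- (3.8,-1);
\draw[->,thick] (0.15,0.75) -- (4.15,0.75);
\fill (1.2,0.22) circle (0.05) node[right] {$3n$};
\fill (2.8,-0.22) circle (0.05) node[right] {$-3n$};
\node[left] at (0.1,0.5) {$\delta_1$}; \node[left] at (0.2,1.03) {$\delta_2$};
\node[left] at (-0.1,-0.5) {$-\delta_1$}; \node[left] at (-0.2,-1) {$-\delta_2$};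
\draw[<->] (4.75,-1) -- (4.75,1); \node[right] at (4.75,0) {$\Omega$};
\node at (2.3,1.26) {$\Omega'$}; \node at (1.75,-1.26) {$\Omega'$};
\end{tikzpicture}
\caption{The torus $E'=\mathbb{C}/(\mathbb{Z}+\mathbb{Z}\tau)$, with opposite sides of the parallelogram glued; the labels on the left are values of $\operatorname{Im}z$. The annulus $\Omega$ between the dashed lines contains the branch points $\pm3n$. The shaded annulus $\Omega'$ is the handle. The arrow is the loop $z\mapsto z+1$, along which the holonomy is $\mu$.}
\label{fig:torus}
\end{figure}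

\subsection{Holonomies}
Let $\mu$ be the holonomy of $L$ along the core $z\mapsto z+1$ of $\Omega'$. It does not depend on the height or on $n$, because $D\times\Omega'\subset\mathcal{X}$ and $D$ is connected. The lift of this loop to $E$ joins $z$ to $z+1$, a translate by a generator of $\langle P\rangle$, so the corresponding element of $C$ has nontrivial component in $C_5$. As $\chi$ is injective, $5$ divides the order of $\mu$. This is the contribution of the $5$-torsion point.

The counterclockwise holonomies around $3n$ and $-3n$ are locally constant in $n$, hence constant. They have order $3$ because the inertia groups are $C_3$, and their product is $1$ because the two small loops together bound the complement of two discs in $E'$. We name the points $q_1(n),q_2(n)$, in one of the two orders and the same for all $n$, with holonomy $a$ around $q_2$ and $a^{-1}$ around $q_1$, in such a way that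
\begin{equation}\label{eq:nu}
a\text{ has order }3\text{ and }\nu=\mu a\text{ has order }15 .
\end{equation}
This is possible. Write $\mu=\mu_3\mu_5$ with $\mu_3^3=\mu_5^5=1$, so $\mu_5\neq1$. If $\mu_3a=\mu_3a^{-1}=1$ then $a^2=1$, which is false, so one of the two orders gives $\mu_3a\ne1$.

Let $M$, $\mathcal{H}$ and $\Delta$ be as in Section~\ref{sec:hyper} for these $\mu,a$. Put $Q_i(n)=e^{2\pi iq_i(n)}$, which is well defined because $q_i(n)\in\Omega$ is defined modulo $\mathbb{Z}$, and
\[
\lambda:D\to\mathcal{S},\qquad\lambda(n)=Q_2(n)/Q_1(n)=e^{\pm12\pi in},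
\]
with a fixed sign. We have $\lambda(n)\neq1$ because $q_1(n)\ne q_2(n)$.

\begin{lemma}\label{lem:compare}
There is a rank-one local system $J$ on $D$ such that the local system $n\mapsto H^1(\mathcal{X}_n,L)$ is isomorphic to $J\otimes\lambda^*\mathcal{H}$.
\end{lemma}

\begin{proof}
Let $\mathcal{A}=\{(n,z)\in D\times\Omega:z\neq\pm3n\}$, with projection $\pi':\mathcal{A}\to D$, a locally trivial fibration with connected fibers.

\emph{Removing the handle.} We have $\mathcal{X}_n=\mathcal{A}_n\cup\Omega'$, and $\mathcal{A}_n\cap\Omega'$ consists of the two annuli $\delta_1<\pm\operatorname{Im}z<\delta_2$. Their cores are homotopic in $\Omega'$ to the core of $\Omega'$, so all three have holonomy $\mu\neq1$. By Lemma~\ref{lem:excision}, restriction identifies $n\mapsto H^1(\mathcal{X}_n,L)$ with $R^1\pi'_*L$.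

\emph{Embedding the annulus in the sphere.} Define
\[
\Psi:\mathcal{A}\to\mathcal{T},\qquad(n,z)\mapsto\bigl(\lambda(n),\ e^{2\pi iz}/Q_1(n)\bigr).
\]
On the fiber over $n$ this is a biholomorphic map onto $\{e^{-2\pi\delta_2}<|vQ_1|<e^{2\pi\delta_2}\}\setminus\{1,\lambda\}$, and the punctures $q_1,q_2$ go to $1,\lambda$. The group $H_1(\mathcal{A}_n,\mathbb{Z})$ is generated by the loop $z\mapsto z+1$ at a height in $(\delta_1,\delta_2)$ and by small loops around $q_1$ and $q_2$. The first maps to a counterclockwise circle around $0$ with $|vQ_1|<e^{-2\pi\delta_1}$, which encloses neither $1$ nor $\lambda$ because $|Q_i|>e^{-2\pi\delta_1}$. So both $L$ and $\Psi^*M$ have holonomies $\mu,a^{-1},a$ on the three generators, and $L\otimes\Psi^*M^{-1}$ is trivial on each fiber of $\pi'$. Since the fibers are connected, $J=\pi'_*(L\otimes\Psi^*M^{-1})$ is a rank-one local system with $\pi'^*J\cong L\otimes\Psi^*M^{-1}$, and $R^1\pi'_*L\cong J\otimes R^1\pi'_*\Psi^*M$.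

\emph{Filling in the caps.} Pullback along $\Psi$ is a morphism $\lambda^*\mathcal{H}\to R^1\pi'_*\Psi^*M$, given on fibers by restriction from $X_\lambda$ to $\Psi(\mathcal{A}_n)$. The space $X_\lambda$ is the union of $\Psi(\mathcal{A}_n)$ with the two annuli $0<|vQ_1|<e^{-2\pi\delta_1}$ and $|vQ_1|>e^{2\pi\delta_1}$, and each of these meets $\Psi(\mathcal{A}_n)$ in a concentric annulus. The core holonomies are $\mu$ on the inside and $\mu aa^{-1}=\mu$ on the outside. Lemma~\ref{lem:excision} shows that the morphism is an isomorphism.
\end{proof}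

Without the $5$-torsion point nothing would prevent $\mu=1$, and both applications of Lemma~\ref{lem:excision} would fail. It remains to see how much of $\pi_1(\mathcal{S})$ the subfamily reaches. The map $\lambda$ winds $30$ times around $0$, so we cannot expect all of it, but only a cyclic quotient is lost.

\begin{lemma}\label{lem:image}
The subgroup $\lambda_*\pi_1(D)$ of $\pi_1(\mathcal{S})$ is normal with cyclic quotient.
\end{lemma}

\begin{proof}
Let $R=e^{4\pi\delta_1}$ and $\mathcal{R}=\{R^{-1}<|\lambda|<R\}$. The formula $e^{\pm12\pi in}$ defines a Galois covering $\widetilde D\to\mathcal{R}$ with cyclic group of order $30$ generated by $n\mapsto n+\frac16$. Its restriction $\widetilde D\setminus\lambda^{-1}(1)\to\mathcal{R}\setminus\{1\}$ is connected by \eqref{eq:remove}, so its fundamental group maps onto a normal subgroup with quotient $\mathbb{Z}/30$. The set $D$ is $\widetilde D\setminus\lambda^{-1}(1)$ minus finitely many points, so $\pi_1(D)$ has the same image by \eqref{eq:remove}. Finally $\mathcal{R}\setminus\{1\}\subset\mathcal{S}$ is a homotopy equivalence. To see this,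 take an increasing homeomorphism $\vartheta:(0,\infty)\to(R^{-1},R)$ with $\vartheta(1)=1$. The maps that keep the argument of $\lambda$ and replace $|\lambda|$ by $(1-t)|\lambda|+t\vartheta(|\lambda|)$ preserve both $\mathcal{S}$ and $\mathcal{R}\setminus\{1\}$, and for $t=1$ they send $\mathcal{S}$ into $\mathcal{R}\setminus\{1\}$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:geom}]
The statement does not depend on the base point, so take $w=n_0\in D$. By Lemma~\ref{lem:compare}, the projective monodromy of $\pi_1(D,n_0)$ on $V_\chi$ is the projective monodromy of $\mathcal{H}$ composed with $\lambda_*$. By Lemma~\ref{lem:image} its image is a normal subgroup of $\Delta$ with cyclic quotient. By \eqref{eq:nu} and Proposition~\ref{prop:Delta}, $\Delta=G$, and a nonabelian simple group has no proper normal subgroup with cyclic quotient. So $\pi_1(D,n_0)$ maps onto $G$, and this map factors through $\pi_1(U(\mathbb{C}),n_0)$.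
\end{proof}

\section{Restriction to a line}\label{sec:line}

By Lemma~\ref{lem:det} and Proposition~\ref{prop:geom} we have a $G$-torsor over an open subset of the plane with surjective geometric monodromy. We show that a general line through a rational point sees all of the monodromy. Since $\mathbb{Q}$ is infinite, $h$ does not vanish at some rational point. After a translation of the coordinates $r,s$ we may assume that this point is $o=(0,0)$.

\begin{lemma}\label{lem:line}
Let $h\in\mathbb{Q}[r,s]$ with $h(0,0)\neq0$, let $U=\{h\ne0\}$, and let $\Gamma_m=\{(t,mt)\}$ be the line of slope $m$ through $o$. For all but finitely many $m_0\in\mathbb{C}$, the map $\pi_1(\Gamma_{m_0}\cap U,o)\to\pi_1(U,o)$ on complex points is onto.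
\end{lemma}

\begin{proof}
We fiber the plane by the lines through $o$, so that $o$ becomes a section of the fibration. Factor $h(t,mt)=c(m)\prod_ip_i^{n_i}$ in $\mathbb{Q}(m)[t]$, with $c\ne0$ and the $p_i$ distinct, monic and irreducible, and let $h^\flat=\prod_ip_i$, of degree $d$ and with nonzero discriminant. Let $\mathcal{P}\subset\mathbb{C}$ be the complement of the finite set formed by the poles of the coefficients of the $p_i$, the zeros and poles of $c$, and the zeros of the discriminant of $h^\flat$. For $m\in\mathcal{P}$ the zeros of $t\mapsto h(t,mt)$ are the $d$ distinct roots of the specialization of $h^\flat$, and they move continuously with $m$. So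
\[
U'=\{(m,t):m\in\mathcal{P},\ t\in\mathbb{C},\ h(t,mt)\ne0\}\to\mathcal{P}
\]
is a locally trivial fibration with connected fibers, $U'$ is connected, and $m\mapsto(m,0)$ is a section because $h(0,0)\neq0$. By the homotopy exact sequence, $\pi_1(U',(m_0,0))$ is generated by $\pi_1$ of the fiber over $m_0\in\mathcal{P}$ and by loops in the section.

Let $\psi:U'\to U$, $(m,t)\mapsto(t,mt)$. It maps the part $t\neq0$ of $U'$ isomorphically onto $U^0=\{r\neq0,\ s/r\in\mathcal{P},\ h\ne0\}$, a nonempty Zariski open subset of $U$. By \eqref{eq:remove} the map $\pi_1(U^0)\to\pi_1(U)$ is onto, and it factors through $\psi_*$. So $\psi_*$ is onto, for every base point. Now $\psi$ contracts the section to $o$ and maps the fiber over $m_0$ isomorphically onto $\Gamma_{m_0}\cap U$. Hence the image of $\pi_1(\Gamma_{m_0}\cap U,o)$ is the image of $\psi_*$.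
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:A} and~\ref{thm:B}]
By Lemma~\ref{lem:det}, $\bar\rho$ defines a $G$-torsor $\mathcal{V}\to U$ over $\mathbb{Q}$, with $G=\mathrm{PSL}_2(\mathbb{F}_{\ell^f})$. By Proposition~\ref{prop:geom} the monodromy $\pi_1(U(\mathbb{C}),o)\to G$ of the covering $\mathcal{V}(\mathbb{C})\to U(\mathbb{C})$ is onto. Choose a rational number $m_0$ as in Lemma~\ref{lem:line}, and let $U_0=\Gamma_{m_0}\cap U$, a nonempty open subset of an affine line over $\mathbb{Q}$, with function field $\mathbb{Q}(T)$. The restriction $\mathcal{V}_0=\mathcal{V}\times_UU_0$ is a $G$-torsor over $U_0$ whose monodromy $\pi_1(U_0(\mathbb{C}),o)\to G$ is onto, so $\mathcal{V}_0(\mathbb{C})$ is connected. Being \'etale over $U_0$, the curve $\mathcal{V}_0$ is smooth, hence geometrically irreducible. Its function field $\mathcal{E}$ has degree $|G|$ over $\mathbb{Q}(T)$ and $G$ acts on it faithfully over $\mathbb{Q}(T)$, so $\mathcal{E}/\mathbb{Q}(T)$ is Galois with group $G$. Geometric irreducibility means that $\mathcal{E}\otimes_{\mathbb{Q}}\overline{\mathbb{Q}}$ is a field,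 so $\mathbb{Q}$ is algebraically closed in $\mathcal{E}$. This proves Theorem~\ref{thm:B}. For $\ell=2$ we have $f=4$ and $G=\mathrm{SL}_2(\mathbb{F}_{16})$, which is Theorem~\ref{thm:A}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Bosman}
J.~Bosman, paper on $\mathrm{SL}_2(\mathbb{F}_{16})$ as a Galois group over $\mathbb{Q}$, 2007.

\bibitem{Huppert}
Huppert, \emph{Endliche Gruppen I}.

\bibitem{MO}
``The subject line pretty much says it all. To expand just a little bit:'', MathOverflow,
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 80359/\allowbreak which-small-finite-simple-\allowbreak groups-are-not-yet-known-\allowbreak to-be-galois-groups-over-q}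

\bibitem{Serre}
Serre, \emph{Topics in Galois Theory}, 1992 edition.

\end{thebibliography}
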